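\title{Locally nilpotent skew linear groups need not be hypercentral}

\begin{abstract}
Let $D$ be a division algebra that is locally finite-dimensional over its center $F$. Zaleeskii asked whether every locally nilpotent subgroup of $\mathrm{GL}_n(D)$ is hypercentral. We show that the answer is no: for every prime $p$ and every $n\ge 2$ there is such a $D$ of characteristic $p$ for which $\mathrm{GL}_n(D)$ has a metabelian locally nilpotent subgroup that is not hypercentral. The answer is yes when $n=1$, when $F$ is perfect, and when $D$ becomes Artinian over the perfect closure of $F$. Thus counterexamples exist exactly for $n\ge2$ in positive characteristic. For tensor products of cyclic division algebras of prime degree we determine exactly when a counterexample exists.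
\end{abstract}

\section{Introduction}

\subsection{The question}

The \emph{upper central series} of a group $G$ is defined for all ordinals by
$$Z_0(G)=1,\qquad Z_{\alpha+1}(G)/Z_\alpha(G)=Z\bigl(G/Z_\alpha(G)\bigr),\qquad Z_\lambda(G)=\bigcup_{\alpha<\lambda}Z_\alpha(G)\quad(\lambda\text{ a limit ordinal}).$$
The group $G$ is nilpotent of class at most $c$ if $Z_c(G)=G$ with $c$ finite. There are two natural ways to relax this condition. One lets the series run on: $G$ is \emph{hypercentral} if $Z_\alpha(G)=G$ for some ordinal $\alpha$, and the least such $\alpha$ is its \emph{length}. The other tests only finitely many elements at a time: $G$ is \emph{locally nilpotent} if each finitely generated subgroup of $G$ is nilpotent.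

Every hypercentral group $G$ is locally nilpotent. Indeed, let $H\le G$ be finitely generated, with lower central series $\gamma_c(H)$, and let $\alpha$ be the least ordinal such that $\gamma_c(H)\le Z_\alpha(G)$ for some $c$. It is not a successor, since then $\gamma_{c+1}(H)\le Z_{\alpha-1}(G)$. It is not a limit ordinal, since the finitely many commutators of weight $c$ in the generators of $H$ would lie in some $Z_\beta(G)$ with $\beta<\alpha$, and this forces $\gamma_c(H)\le Z_\beta(G)$. So $\alpha=0$. Neither of the implications nilpotent $\Rightarrow$ hypercentral $\Rightarrow$ locally nilpotent can be reversed.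

\begin{example}\label{ex:two}
(a) Let $R\le\mathrm{GL}_2(\mathbb C)$ consist of the matrices $\mathrm{diag}(\zeta,\zeta^{-1})$ with $\zeta$ a root of unity of $2$-power order, and let $G=R\rtimes\langle\tau\rangle$, where $\tau$ is the permutation matrix of order $2$. Then $\tau$ inverts $R$, the center of $G$ has order $2$, and $G/Z(G)\cong G$. Hence $Z_i(G)$ is the subgroup of order $2^i$ of $R$ for finite $i$, $Z_\omega(G)=R$ and $Z_{\omega+1}(G)=G$. This group is hypercentral and not nilpotent.

(b) Let $E$ be an infinite elementary abelian $p$-group and let $W=\mathbb F_pE\rtimes E$, where $E$ acts on its group algebra by multiplication. Finitely many elements of $W$ lie in $M\rtimes E_0$ with $E_0\le E$ finite and $M$ a finitely generated, hence finite, $\mathbb F_pE_0$-module; so they lie in a finite $p$-group, and $W$ is locally nilpotent. A central element of $W$ lies in $\mathbb F_pE$, because $E$ acts faithfully, and is fixed by $E$, so its coefficients are all equal; having finite support, it is $0$. Thus $Z(W)=1$ and $W$ is not hypercentral.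
\end{example}

Example~\ref{ex:two}(a) shows that hypercentrality, and not nilpotence, is what one can hope for in a locally nilpotent matrix group. We consider matrices over a division ring $D$ with center $F=Z(D)$. Call $D$ \emph{locally finite-dimensional} if every finite subset of $D$ generates a finite-dimensional $F$-subalgebra.

\begin{quote}
\textbf{Question.} Let $D$ be a locally finite-dimensional division algebra and let $n\ge1$. Is every locally nilpotent subgroup of $\mathrm{GL}_n(D)$ hypercentral?
\end{quote}

The question was raised by Zaleeskii and is reported as open in \cite{LN}. Garascuk showed that the answer is positive when $[D:F]<\infty$, and Shirvani and Wehrfritz showed that every locally nilpotent subgroup of $\mathrm{GL}_n(D)$ is solvable when $D$ is locally finite-dimensional.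

One would guess a positive answer. Every finitely generated subgroup of $\mathrm{GL}_n(D)$ has its entries in a finite-dimensional subalgebra, so locally one is in the finite-dimensional case. Moreover, the group $W$ of Example~\ref{ex:two}(b) embeds in no $\mathrm{GL}_n(D)$: in characteristic $p$ its elements would be unipotent, and $W$ would be nilpotent by Theorem~\ref{thm:C}(1) below; in other characteristics elementary abelian $p$-subgroups have order at most $p^n$ (Lemma~\ref{lem:rank}). The guess is nevertheless wrong. The role of $E$ can be taken by a subgroup $A$ of $D^*$ that has no elements of order $p$ but \emph{acts} as an elementary abelian $p$-group, because the $p$-th powers of its generators act trivially.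

\subsection{Results}

The first theorem isolates the relations in $D$ that produce a counterexample, and the second realizes them.

\begin{theorem}\label{thm:A}
Let $D$ be a division ring of characteristic $p>0$ containing elements $x_i\neq0$ and $y_i$ $(i=0,1,2,\dots)$ with
\begin{equation}\label{eq:star}
x_ix_j=x_jx_i,\qquad y_iy_j=y_jy_i,\qquad x_iy_i=(y_i+1)x_i,\qquad x_iy_j=y_jx_i\ \ (i\ne j).\tag{$*$}
\end{equation}
Then for every $n\ge2$ the group $\mathrm{GL}_n(D)$ has a locally nilpotent metabelian subgroup $G$ that is not hypercentral. Moreover, $G/Z(G)$ is a nontrivial locally nilpotent group with trivial center.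
\end{theorem}

\begin{theorem}\label{thm:B}
For every prime $p$ there is a locally finite-dimensional division algebra $D$ of characteristic $p$ containing elements that satisfy \eqref{eq:star}. Hence the answer to the Question is no.
\end{theorem}

A matrix $g\in\mathrm{GL}_n(D)$ is \emph{unipotent} if $g-1$ is nilpotent. We regard $V=D^n$ as the right $D$-vector space of columns, with matrices acting on the left, and call $G\le\mathrm{GL}_n(D)$ \emph{completely reducible} if $V$ is a direct sum of minimal nonzero $G$-invariant $D$-subspaces. If $\operatorname{char}F=p>0$, the \emph{perfect closure} $F^{p^{-\infty}}$ is the field of all elements of an algebraic closure of $F$ having some $p^k$-th power in $F$. As usual $\omega2=\omega+\omega$.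

\begin{theorem}\label{thm:C}
Let $D$ be a division algebra, locally finite-dimensional over its center $F$, let $G\le\mathrm{GL}_n(D)$ be locally nilpotent, and let $u(G)$ be the set of unipotent elements of $G$.
\begin{enumerate}
\item[(1)] $u(G)$ is a normal subgroup of $G$, nilpotent of class at most $n-1$, and $G/u(G)$ is hypercentral.
\item[(2)] If $u(G)=1$, then $G$ is hypercentral, of length at most $\omega2+1$. This holds if $n=1$, or if $G$ is completely reducible on $D^n$.
\item[(3)] If $F$ is perfect (in particular if $\operatorname{char}F=0$), then $G$ is hypercentral.
\item[(4)] If $\operatorname{char}F=p>0$ and $D\otimes_FF^{p^{-\infty}}$ is Artinian (for example if $[D:F]<\infty$), then $G$ is hypercentral.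
\end{enumerate}
\end{theorem}

By part (1), only the action of $G$ on $u(G)$ can obstruct hypercentrality, and by parts (3) and (4) the obstruction comes from inseparability. For the last result, recall that the \emph{degree} of a finite-dimensional central simple $F$-algebra is the square root of its dimension, that an algebra of degree $d$ is \emph{cyclic} if it contains a field that is Galois over $F$ with cyclic group of order $d$, and that an infinite tensor product of $F$-algebras is the directed union of its finite partial products.

\begin{corollary}\label{cor:D}
\begin{enumerate}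
\item[(a)] Fix $n\ge1$ and a characteristic $q\ge0$. All locally nilpotent subgroups of $\mathrm{GL}_n(D)$ are hypercentral, for all locally finite-dimensional $D$ of characteristic $q$, if and only if $n=1$ or $q=0$.
\item[(b)] Let $D=\bigotimes_{i\in I}D_i$ (over $F$) be a division algebra, where each $D_i$ is a cyclic division algebra of prime degree with center $F$, and let $n\ge2$. Then all locally nilpotent subgroups of $\mathrm{GL}_n(D)$ are hypercentral if and only if only finitely many $D_i$ have degree equal to $\operatorname{char}F$.
\end{enumerate}
\end{corollary}

Sections~\ref{sec:counter} and \ref{sec:algebra} prove Theorems~\ref{thm:A} and \ref{thm:B} and suffice for the negative answer. Sections~\ref{sec:linear} and \ref{sec:positive} prove Theorem~\ref{thm:C}, and Section~\ref{sec:class} proves Corollary~\ref{cor:D}.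

\subsection*{Conventions}
We write $[g,h]=g^{-1}h^{-1}gh$. Subgroups and quotients of locally nilpotent groups are locally nilpotent. Transfinite induction gives $H\cap Z_\alpha(G)\le Z_\alpha(H)$ for $H\le G$, $Z_\alpha(G_1\times G_2)=Z_\alpha(G_1)\times Z_\alpha(G_2)$, and $Z_\beta(G/Z_\alpha(G))=Z_{\alpha+\beta}(G)/Z_\alpha(G)$. In particular subgroups and finite direct products of hypercentral groups are hypercentral. A finite-dimensional algebra without zero divisors is a division algebra, since multiplication by a nonzero element is injective and therefore surjective.

\section{The counterexample}\label{sec:counter}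

\subsection{Scalar matrices acting on unipotent matrices}

For $v\in D$ and $a\in D^*$ put
$$e(v)=\begin{pmatrix}1&v\\0&1\end{pmatrix},\qquad d(a)=\begin{pmatrix}a&0\\0&a\end{pmatrix},$$
so that $e(v)e(w)=e(v+w)$ and $d(a)e(v)d(a)^{-1}=e(ava^{-1})$. Over a field these matrices all commute. Over a division ring they realize inside $\mathrm{GL}_2(D)$ the conjugation action of $D^*$ on the additive group of $D$. The next proposition says which pieces of this action imitate Example~\ref{ex:two}(b).

\begin{proposition}\label{prop:crit}
Let $D$ be a division ring of characteristic $p>0$, let $a_1,a_2,\dots\in D^*$ commute pairwise, let $A=\langle a_1,a_2,\dots\rangle$, and let $U\neq0$ be an additive subgroup of $D$ with $a_iUa_i^{-1}\subseteq U$ for all $i$. Suppose that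
\begin{enumerate}
\item[(i)] each $a_i^p$ commutes with every element of $U$;
\item[(ii)] no nonzero element of $U$ commutes with all $a_i$.
\end{enumerate}
Then $G=e(U)d(A)$ is a metabelian locally nilpotent subgroup of $\mathrm{GL}_2(D)$ with $Z_2(G)=Z(G)\neq G$. In particular $G$ is not hypercentral, and $G/Z(G)$ is a nontrivial locally nilpotent group with trivial center.
\end{proposition}

\begin{proof}
Let $c_i$ be the additive map $v\mapsto a_iva_i^{-1}$ of $U$. By (i), $c_i^p=1$, so $c_i$ is invertible and $A$ normalizes $U$. Hence $G$ is a group, $e(U)$ is an abelian normal subgroup, and $G/e(U)\cong A$ is abelian. So $G$ is metabelian and $G'\le e(U)$.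

\emph{Local nilpotence.} A finitely generated subgroup of $G$ lies in $G_r=e(U)\,d(\langle a_1,\dots,a_r\rangle)$ for some $r$. Let $U_k$ be the set of $v\in U$ annihilated by every product of $k$ operators taken from $c_1-1,\dots,c_r-1$, so $U_0=0$. Since $pU=0$, we have $(c_i-1)^p=c_i^p-1=0$. The $c_i$ commute, and in a product of $r(p-1)+1$ operators some $c_i-1$ occurs $p$ times. Hence $U_k=U$ for $k=r(p-1)+1$. We claim that $e(U_k)\le Z_k(G_r)$ for all $k$. If $v\in U_k$ with $k\ge1$, then $e(v)$ commutes with $e(U)$, and
$$d(a_i)e(v)d(a_i)^{-1}e(v)^{-1}=e\bigl((c_i-1)v\bigr)\in e(U_{k-1})\le Z_{k-1}(G_r)\qquad(1\le i\le r)$$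
by induction. So $e(v)$ commutes modulo $Z_{k-1}(G_r)$ with a generating set of $G_r$, which proves the claim. As $G_r/e(U)$ is abelian, $G_r$ is nilpotent of class at most $r(p-1)+2$.

\emph{The upper central series.} By (ii), $e(U)\cap Z(G)=1$, so $G\ne Z(G)$. Further,
$$[Z_2(G),G]\le G'\cap Z(G)\le e(U)\cap Z(G)=1 ,$$
that is, $Z_2(G)=Z(G)$. The series is therefore constant from $Z_1(G)$ on and never reaches $G$.
\end{proof}

Conditions (i) and (ii) pull against each other. In the notation of the proof, $U_1$ is the set of vectors fixed by $a_1,\dots,a_r$, and $U_1=0$ would give $U_k=0$ for all $k$. So under (i),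
\begin{equation}\label{eq:fix}
\text{finitely many of the } a_i \text{ always have a common nonzero fixed vector in } U.
\end{equation}
Condition (ii) asks that these fixed vectors escape as $r$ grows: the subgroups $C_U(a_1,\dots,a_r)$ are nonzero and decrease, and their intersection must be zero.

\subsection{Making the fixed vectors escape}

Let $D$, $x_i$, $y_i$ be as in Theorem~\ref{thm:A} and $F=Z(D)$. Let $L_m=F(y_0,\dots,y_m)$ be the subfield of $D$ generated by $F$ and the commuting elements $y_0,\dots,y_m$, and let $L=\bigcup_mL_m$. By \eqref{eq:star}, conjugation $\lambda\mapsto x_i\lambda x_i^{-1}$ induces an $F$-automorphism $\sigma_i$ of $L$ with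
$$\sigma_i(y_i)=y_i+1,\qquad\sigma_i(y_j)=y_j\quad(j\neq i),\qquad\text{and}\qquad x_i\lambda=\sigma_i(\lambda)x_i\quad(\lambda\in L).$$
Since $\sigma_i^p(y_i)=y_i+p=y_i$, we have $\sigma_i^p=1$, so
\begin{equation}\label{eq:xp}
x_i^p \text{ commutes with } L \text{ and with every } x_j .
\end{equation}

The additive group $L$ is useless as a choice of $U$, since $1\in L$ is fixed by every conjugation. We reserve the index $0$ and take $U=Lx_0$. The first attempt $a_i=x_i$ $(i\ge1)$ satisfies (i) by \eqref{eq:xp}, but fixes $x_0$. Passing to a smaller invariant subgroup $U'\ne0$ does not help: some $U'\cap L_mx_0$ is nonzero and invariant, it contains a nonzero vector fixed by $x_1,\dots,x_m$ by \eqref{eq:fix}, and the $x_i$ with $i>m$ fix $L_mx_0$ pointwise. What is needed is that $a_i$ with $i>m$ move every nonzero vector of $L_mx_0$. So $a_i$ should involve $y_0$, which does not commute with $x_0$. To preserve commutativity and condition (i), we conjugate $x_i$ by an element $z_i\neq0$ of $F(y_0,y_i)$: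
$$a_i=z_ix_iz_i^{-1}=g_ix_i,\qquad g_i=\frac{z_i}{\sigma_i(z_i)} .$$
Then $a_ix_0a_i^{-1}=g_ix_0g_i^{-1}=g_i\sigma_0(g_i)^{-1}x_0$, so we need $\sigma_0(g_i)\neq g_i$. This fails for $z_i=y_0$, $z_i=y_i$ and $z_i=y_0y_i$, where $g_i\in F(y_i)$. It holds for $z_i=y_0+y_i$.

\begin{example}\label{ex:p2}
Let $p=2$, $z_i=y_0+y_i$ and $g_i=z_i/(z_i+1)$. Both $\sigma_0$ and $\sigma_i$ interchange $z_i$ and $z_i+1$, so both invert $g_i$, while $\sigma_j(g_i)=g_i$ for $j\ne0,i$. Hence $a_i^2=g_i\sigma_i(g_i)x_i^2=x_i^2$, and from $x_0g_i^{-1}=g_ix_0$ we get
$$a_i(\lambda x_0)a_i^{-1}=g_i\sigma_i(\lambda)\,x_0\,g_i^{-1}=g_i^2\sigma_i(\lambda)\,x_0\qquad(\lambda\in L).$$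
Here $g_i^2\ne1$, because $g_i\neq1$ and $(g_i-1)^2=g_i^2-1$. So $a_1$ moves $x_0$ to $g_1^2x_0$, and it fixes $g_1x_0$ because $g_1^2\sigma_1(g_1)=g_1$. Now $a_2$ moves $g_1x_0$ to $g_2^2g_1x_0$; the vector $g_1g_2x_0$ is fixed by $a_1$ and $a_2$, and moved by $a_3$. In general, writing $\lambda=g_1\cdots g_m\mu$, we have $g_i^2\sigma_i(\lambda)=g_1\cdots g_m\sigma_i(\mu)$ for $1\le i\le m$, so the vectors fixed by $a_1,\dots,a_m$ are the $g_1\cdots g_m\,\mu\,x_0$ with $\mu$ fixed by $\sigma_1,\dots,\sigma_m$. The candidate for a common fixed vector is the infinite product $g_1g_2g_3\cdots x_0$, which has no meaning in $D$.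
\end{example}

\subsection{Proof of Theorem~\ref{thm:A}}

It suffices to take $n=2$, since $g\mapsto\mathrm{diag}(g,1,\dots,1)$ embeds $\mathrm{GL}_2(D)$ in $\mathrm{GL}_n(D)$. For $i\ge1$ put $z_i=y_0+y_i$. Then $\sigma_0(z_i)=\sigma_i(z_i)=z_i+1$ and $\sigma_j(z_i)=z_i$ for $j\neq0,i$. Since $\sigma_i$ moves $z_i$ and fixes $\mathbb F_p$, the elements $z_i+c$ $(c\in\mathbb F_p)$ are nonzero. Let
$$a_i=z_ix_iz_i^{-1}=g_ix_i,\qquad g_i=\frac{z_i}{z_i+1}\qquad(i\ge1),\qquad U=Lx_0\neq0 .$$
We verify the hypotheses of Proposition~\ref{prop:crit}.

\emph{The $a_i$ commute.} Let $i,j\ge1$ be distinct and $w=z_iz_j=z_jz_i$. As $z_j$ commutes with $x_i$, we have $wx_iw^{-1}=z_ix_iz_i^{-1}=a_i$, and by symmetry $wx_jw^{-1}=a_j$. So $a_i,a_j$ are simultaneously conjugate to the commuting elements $x_i,x_j$.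

\emph{The action on $U$.} For $\lambda\in L$ and $i\ge1$, since $x_i$ commutes with $x_0$ and $x_0g_i^{-1}=\sigma_0(g_i)^{-1}x_0$,
\begin{equation}\label{eq:action}
a_i(\lambda x_0)a_i^{-1}=g_i\sigma_i(\lambda)\,x_0\,g_i^{-1}=h_i\,\sigma_i(\lambda)\,x_0,\qquad h_i=\frac{g_i}{\sigma_0(g_i)}=\frac{z_i(z_i+2)}{(z_i+1)^2}.
\end{equation}
So $a_iUa_i^{-1}\subseteq U$. Also $h_i\neq1$, because $z_i(z_i+2)-(z_i+1)^2=-1\ne0$.

\emph{Condition (i).} By \eqref{eq:xp}, $a_i^p=z_ix_i^pz_i^{-1}=x_i^p$, and this element commutes with $L$ and $x_0$, hence with $U$.

\emph{Condition (ii).} Let $0\ne\lambda x_0\in U$. Then $\lambda\in L_m$ for some $m$. For $i>m$ we have $\sigma_i(\lambda)=\lambda$, so \eqref{eq:action} gives $a_i(\lambda x_0)a_i^{-1}=h_i\lambda x_0\neq\lambda x_0$.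

Proposition~\ref{prop:crit} now gives Theorem~\ref{thm:A}. \hfill$\square$

\begin{remark}\label{rem:hyp}
The characteristic enters through $\sigma_i^p=1$ and $(c_i-1)^p=c_i^p-1$. Infinitely many indices are needed by \eqref{eq:fix}, and $n\ge2$ is needed to have the matrices $e(v)$. In this group $u(G)=e(U)$, since $e(v)d(a)$ is triangular with diagonal entries $a$, and $a-1$ is nilpotent only for $a=1$; both $u(G)$ and $G/u(G)$ are abelian, in agreement with Theorem~\ref{thm:C}(1). In characteristic $0$ even one relation $xyx^{-1}=y+1$ is impossible in a locally finite-dimensional algebra: the minimal polynomial $f$ of $y$ over $F$ would satisfy $f(y+1)=0$, hence $f(T+1)=f(T)$, and would have infinitely many roots.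
\end{remark}

\section{A locally finite-dimensional algebra with the relations \eqref{eq:star}}\label{sec:algebra}

One pair $x,y$ with $xy=(y+1)x$ and with $x^p$ and $y^p-y$ central spans, through the monomials $y^bx^e$ $(0\le b,e<p)$, an algebra of dimension at most $p^2$. We want infinitely many such pairs commuting with each other. The difficulty is to avoid zero divisors. We therefore start from a ring in which the $x_i$ are independent Laurent variables, where leading terms exclude zero divisors, and then invert central elements.

\begin{proof}[Proof of Theorem~\ref{thm:B}]
Let $k$ be a field of characteristic $p$ and $E=k(y_0,y_1,\dots)$ with independent indeterminates $y_i$. Let $\sigma_i$ be the $k$-automorphism of $E$ with $y_i\mapsto y_i+1$ and $y_j\mapsto y_j$ $(j\ne i)$. The $\sigma_i$ commute and $\sigma_i^p=1$. Let $\Gamma$ be the additive group of finitely supported integer sequences $e=(e_0,e_1,\dots)$, put $\sigma^e=\prod_i\sigma_i^{e_i}$, and let $S$ be the skew group ring: the left $E$-vector space with basis $x^e$ $(e\in\Gamma)$ and multiplication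
$$(\lambda x^e)(\mu x^f)=\lambda\,\sigma^e(\mu)\,x^{e+f}.$$
It is associative because $e\mapsto\sigma^e$ is a homomorphism. With $x_i=x^e$ for $e$ the $i$-th unit vector, the relations \eqref{eq:star} hold in $S$.

\emph{$S$ is a domain.} Order $\Gamma$ lexicographically: $e<f$ if $e_i<f_i$ at the first index where they differ. This total order is compatible with addition. If $\lambda x^e$ and $\mu x^f$ are the terms of highest exponent of two nonzero elements, then the coefficient of $x^{e+f}$ in their product is $\lambda\sigma^e(\mu)\neq0$.

\emph{Central localization.} Put $\alpha_i=y_i^p-y_i$ and $E_0=k(\alpha_0,\alpha_1,\dots)$. Since $(y_i+1)^p-(y_i+1)=y_i^p-y_i$, all $\sigma_j$ fix $E_0$. Since $\sigma^{pe}=1$, the elements $x^{pe}$ commute with $E$. So $C=\bigoplus_{e\in\Gamma}E_0x^{pe}$ is a central subring of $S$. Let $F$ be the field of fractions of $C$ and let $D=S\otimes_CF$ be the ring of fractions $sc^{-1}$ with $s\in S$, $0\neq c\in C$. As $S$ is a domain, it embeds in $D$, the ring $D$ is a domain, and $F$ is a central subfield of $D$.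

\emph{Finite-dimensional pieces.} Let $D_{(m)}$ be the $F$-span of the $p^{2(m+1)}$ monomials
$$y^bx^e=y_0^{b_0}\cdots y_m^{b_m}x_0^{e_0}\cdots x_m^{e_m}\qquad(0\le b_i,e_i<p).$$
It is a subalgebra: the rule $x^ey_i=(y_i+e_i)x^e$ moves the $y_i$ to the left, and $y_i^p=y_i+\alpha_i$ and $x_i^p\in F$ reduce the exponents. Being a finite-dimensional domain, $D_{(m)}$ is a division algebra. So $\bigcup_mD_{(m)}$ is a division subring containing $F\supseteq k$ and all $y_i$ and $x_i$. It therefore contains $E$, all $x^e$, and $S$, and it equals $D$. Thus $D$ is a division ring of characteristic $p$.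

Finally let $Z=Z(D)\supseteq F$. A finite subset of $D$ lies in some $D_{(m)}$, hence in the $Z$-subalgebra $ZD_{(m)}$, which is spanned over $Z$ by finitely many monomials. So $D$ is locally finite-dimensional over its center, and Theorem~\ref{thm:A} applies to it.
\end{proof}

\begin{remark}\label{rem:center}
In fact $Z(D)=F$, and $D$ is an algebra of the kind considered in Corollary~\ref{cor:D}(b). Let $L=\bigcup_mL_m$ with $L_m=F(y_0,\dots,y_m)$, spanned over $F$ by the monomials $y^b$. The $x^e$ with $0\le e_i<p$ form a left $L$-basis of $D$: they span, and in a relation $\sum\lambda_ex^e=0$ we may clear denominators so that $\lambda_e\in\bigoplus_fEx^{pf}$; the exponents $pf+e$ are distinct, so all $\lambda_e=0$. If $d=\sum\lambda_ex^e$ commutes with $y_i$, then $y_i\lambda_e=\lambda_e(y_i+e_i)$, so $\lambda_e\neq0$ forces $e_i=0$. Hence a central $d$ lies in some $L_m$ and is fixed by the group of $F$-automorphisms of $L_m$ induced by conjugation with $x_0,\dots,x_m$. This group has order $p^{m+1}$, as $x^e$ sends $y_i$ to $y_i+e_i$. By Artin's theorem $L_m$ has degree $p^{m+1}$ over the fixed field, while $[L_m:F]\le p^{m+1}$. So the fixed field is $F$, $d\in F$,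 and $[L_m:F]=p^{m+1}$. It follows that the monomials $y^bx^e$ are an $F$-basis of $D$. The span $D_i$ of the $y_i^bx_i^e$ is a division algebra of dimension $p^2$ containing the cyclic extension $F(y_i)$ of degree $p$. The $D_i$ commute with each other and generate $D$, so $Z(D_i)\subseteq Z(D)=F$, and multiplication $\bigotimes_iD_i\to D$ maps a basis to a basis.
\end{remark}

\section{Nilpotent linear groups}\label{sec:linear}

The positive results rest on one lemma about nilpotent groups of matrices over an algebraically closed field $\Omega$. Closures and connectedness refer to the Zariski topology. We use the following standard facts.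
\begin{enumerate}
\item[(L1)] (Jordan decomposition.) Each $g\in\mathrm{GL}_r(\Omega)$ is uniquely $g=g_sg_u=g_ug_s$ with $g_s$ semisimple (diagonalizable) and $g_u$ unipotent; both are polynomials in $g$. Only $1$ is both semisimple and unipotent.
\item[(L2)] An affine algebraic group is a closed subgroup of some $\mathrm{GL}_r(\Omega)$. It contains the Jordan parts of its elements, and morphisms of algebraic groups map $g_s$ and $g_u$ to the Jordan parts of the image of $g$. The quotient by a closed normal subgroup is an affine algebraic group, and the quotient map is a morphism.
\item[(L3)] The closure of a nilpotent subgroup is nilpotent of the same class. The identity component $M^\circ$ of a closed subgroup $M$ is a closed connected normal subgroup of finite index.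
\item[(L4)] Commuting semisimple matrices are simultaneously diagonalizable, and commuting unipotent matrices are simultaneously conjugate into the upper unitriangular group. So in either case the closure of the group they generate consists of elements of the same type.
\item[(L5)] (Kolchin.) A group of unipotent matrices is conjugate into the upper unitriangular group. (Lie--Kolchin.) A connected solvable closed subgroup is triangularizable.
\item[(L6)] (Schur.) If the center of a group $M$ has finite index, then $M'$ is finite.
\end{enumerate}

\begin{lemma}\label{lem:nilp}
Let $N\le\mathrm{GL}_r(\Omega)$ be nilpotent.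
\begin{enumerate}
\item[(a)] The maps $g\mapsto g_s$ and $g\mapsto g_u$ are homomorphisms on $N$, and their images commute elementwise. In particular the unipotent elements of $N$ form a normal subgroup.
\item[(b)] If $N$ has no unipotent element other than $1$, then $N'$ is finite.
\end{enumerate}
\end{lemma}

The hypothesis in (b) is needed, as the group of unitriangular $3\times3$ integer matrices shows, and the dihedral subgroups in Example~\ref{ex:two}(a) show that $|N'|$ is not bounded in terms of $r$.

\begin{proof}
Steps 1 and 2 use induction on the class. Passing to the closure is what makes this possible: quotients of closed groups are again linear, and Jordan parts survive by (L2).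

\emph{Step 1. In a nilpotent affine algebraic group $N$, a semisimple $s$ and a unipotent $u$ commute.} This is trivial for abelian $N$. By induction applied to $N/Z(N)$, the element $z=s^{-1}u^{-1}su$ is central. Then $u^{-1}su=sz$ is semisimple and commutes with $s$, so $z=s^{-1}\cdot(u^{-1}su)$ is semisimple by (L4). Likewise $s^{-1}u^{-1}s=zu^{-1}$ is unipotent and commutes with $u$, so $z=(s^{-1}u^{-1}s)\cdot u$ is unipotent. Hence $z=1$.

\emph{Step 2. Let $\mathcal P$ be ``semisimple'' or ``unipotent''. If a nilpotent affine algebraic group $N$ is the closure of the subgroup generated by a set $Y$ of $\mathcal P$-elements, then all elements of $N$ are $\mathcal P$.} Let $c$ be the class. For $c\le1$ this is (L4). Let $c>1$ and $a\in\gamma_{c-1}(N)$. The map $\varphi_a\colon N\to Z(N)$, $g\mapsto[a,g]$, is a homomorphism, because $[a,gh]=[a,h]\,h^{-1}[a,g]h$ and these commutators are central; it is given by polynomials, so it is a morphism of algebraic groups. By (L2), $\varphi_a(Y)$ consists of commuting $\mathcal P$-elements, and by continuity $\varphi_a(N)$ lies in the closure of $\langle\varphi_a(Y)\rangle$, which consists of $\mathcal P$-elements. The central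 subgroup $\gamma_c(N)$ is generated by the sets $\varphi_a(N)$, so its closure $C\le Z(N)$ consists of $\mathcal P$-elements, again by (L4). The group $N/C$ has class less than $c$ and is the closure of the subgroup generated by the image of $Y$, so by induction its elements are $\mathcal P$. For $g\in N$ let $g'$ be the Jordan part of the other type ($g_u$ if $\mathcal P$ is ``semisimple'', $g_s$ otherwise). It maps to the corresponding part of $gC$, which is $1$. So $g'\in C$ is of both types, and $g'=1$.

\emph{Step 3. Proof of (a).} By (L3) and (L2) we may assume $N$ closed. Let $g,h\in N$. By Step 2, applied to the closures of $\langle g_s,h_s\rangle$ and $\langle g_u,h_u\rangle$, the element $g_sh_s$ is semisimple and $g_uh_u$ is unipotent. By Step 1 they commute, and $gh=g_sg_uh_sh_u=(g_sh_s)(g_uh_u)$. Uniqueness in (L1) gives $(gh)_s=g_sh_s$ and $(gh)_u=g_uh_u$. The images commute by Step 1, and the unipotent elements form the kernel of $g\mapsto g_s$.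

\emph{Step 4. Proof of (b).} Now $g\mapsto g_s$ is injective on $N$, so we may replace $N$ by its image and assume that all elements of $N$ are semisimple. By Step 2 the same holds for the closure $M$ of $N$. Let $T=M^\circ$. By Lie--Kolchin $T$ is triangularizable, so its commutators are unipotent; they are also semisimple, hence trivial. Thus $T$ is abelian, and diagonalizable by (L4). By (L6) it suffices to show $T\le Z(M)$.

Let $g\in M$ and let $\theta$ be the automorphism $t\mapsto g^{-1}tg$ of $T$. In the endomorphism ring of the abelian group $T$, the element $\theta-1$ is the map $t\mapsto[t,g]$. With $m=|M:T|$ we have $g^m\in T$, so $\theta^m=1$; with $c\ge1$ a bound for the class of $M$ we have $(\theta-1)^c=0$. The greatest common divisor of $X^m-1$ and $(X-1)^c$ in $\mathbb Q[X]$ is $X-1$. Clearing denominators, $d\,(X-1)=f_1(X)(X^m-1)+f_2(X)(X-1)^c$ with $f_1,f_2\in\mathbb Z[X]$ and an integer $d\ge1$. Hence $[t,g]^d=1$ for all $t\in T$. A diagonalizable group has at most $d^r$ elements of order dividing $d$, so $\{[t,g]:t\in T\}$ is finite. It is also connected, as a continuous image of $T$, and it contains $1$. So it is $\{1\}$.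
\end{proof}

\section{Proof of Theorem~\ref{thm:C}}\label{sec:positive}

Let $D$, $F$, $G$ be as in Theorem~\ref{thm:C}, let $V=D^n$, and let $\Omega$ be an algebraic closure of $F$.

\subsection{Linearization}

Let $H\le\mathrm{GL}_n(D)$ be finitely generated. The entries of the generators and their inverses generate a finite-dimensional $F$-subalgebra $D_0$, and $H\subseteq M_n(D_0)$. Left multiplication on the $F$-vector space $D_0^n$ gives an injective homomorphism of $F$-algebras
$$\rho\colon M_n(D_0)\longrightarrow M_N(F)\subseteq M_N(\Omega),\qquad N=n[D_0:F],$$
which we call a \emph{linearization} of $H$. An element $h\in H$ is unipotent if and only if $\rho(h)$ is. This is where local finite-dimensionality is used. The size $N$ depends on $H$ and need not be bounded, so Lemma~\ref{lem:nilp} gives only qualitative information on finitely generated subgroups. Every uniform bound below comes from $\dim_DV=n$.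

\subsection{The unipotent elements}\label{sub:unip}

If $g,h\in u(G)$, then $\langle g,h\rangle$ is nilpotent, and Lemma~\ref{lem:nilp}(a) applied to a linearization shows that $gh^{-1}$ is unipotent. Conjugates of unipotent elements are unipotent. So $u(G)$ is a normal subgroup.

For a subgroup $X\le u(G)$ let $J_X\subseteq M_n(D)$ be the additive group generated by the $x-1$ $(x\in X)$. It is closed under multiplication, since $(x-1)(x'-1)=(xx'-1)-(x-1)-(x'-1)$. Let $X$ be finitely generated. By Kolchin's theorem a linearization maps $J_X$, after a change of basis, into the strictly upper triangular matrices, so some power of $J_X$ is zero. Consider the $D$-subspaces $V\supseteq J_XV\supseteq J_X^2V\supseteq\cdots$. If $J_X^{k+1}V=J_X^kV$, then all later terms are equal to $J_X^kV$, so $J_X^kV=0$. Hence the dimensions drop strictly until $0$ is reached, and $J_X^nV=0$. Taking $X=\langle x_1,\dots,x_n\rangle$ gives $(x_1-1)\cdots(x_n-1)=0$ for all $x_i\in u(G)$, that is,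
\begin{equation}\label{eq:J}
J^n=0\qquad\text{for } J=J_{u(G)}.
\end{equation}
Each $1+J^k$ is a group. For $x\in1+J^k$ and $x'\in1+J$ we have $xx'-x'x\in J^{k+1}$, so $[x,x']=1+x^{-1}x'^{-1}(xx'-x'x)\in1+J^{k+1}$. Hence $\gamma_k(1+J)\le1+J^k$, and $u(G)\le1+J$ is nilpotent of class at most $n-1$. For $n=1$ this says $u(G)=1$.

Suppose $G$ is completely reducible, and let $V_1$ be an irreducible summand of $V$. By \eqref{eq:J} there is a largest $k$ with $J^kV_1\neq0$, and $J^kV_1\subseteq V_1$ is fixed pointwise by $u(G)$. The fixed points of $u(G)$ in $V_1$ form a $D$-subspace, which is $G$-invariant because $u(G)$ is normal. So $u(G)$ fixes $V_1$ pointwise. This holds for every summand, and $u(G)=1$.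

\subsection{Groups without unipotent elements: part (2)}

Suppose $u(G)=1$. Lemma~\ref{lem:nilp}(b) will place $G'$ in the torsion subgroup, so the task is to show that torsion elements lie in some term of the upper central series. Finite normal subgroups do so after finitely many steps.

\begin{lemma}\label{lem:finite}
A finite normal subgroup $E$ of a locally nilpotent group $\Gamma$ lies in $Z_m(\Gamma)$ for some finite $m$.
\end{lemma}

\begin{proof}
Let $E\ne1$. The centralizer $C_\Gamma(E)$ has finite index, so there is a finitely generated $H\le\Gamma$ with $E\le H$ and $\Gamma=HC_\Gamma(E)$. A nontrivial normal subgroup of the nilpotent group $H$ meets $Z(H)$ nontrivially, and $E\cap Z(H)$ is centralized by $H$ and by $C_\Gamma(E)$. So $E\cap Z(\Gamma)\neq1$, the image of $E$ in $\Gamma/Z(\Gamma)$ has smaller order, and induction on $|E|$ applies.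
\end{proof}

It remains to build the torsion subgroup out of finite normal sections. This needs a finiteness condition, which the bound $n$ supplies.

\begin{lemma}\label{lem:rank}
Let $q\neq\operatorname{char}F$ be a prime. Every elementary abelian $q$-subgroup of $\mathrm{GL}_n(D)$ has order at most $q^n$, and every abelian $q$-subgroup satisfies the minimal condition on subgroups.
\end{lemma}

\begin{proof}
Let $E$ be a finite elementary abelian $q$-subgroup. Its $F$-span in $M_n(D)$ is a quotient of the group algebra $FE$, so it is commutative and, by Maschke's theorem, semisimple: a product of fields $K_1\times\dots\times K_k$. The identity elements $\varepsilon_j$ of the $K_j$ are nonzero orthogonal idempotents, so the nonzero $D$-subspaces $\varepsilon_jV$ are independent and $k\le n$. Each $K_j$ has at most $q$ solutions of $t^q=1$, so $|E|\le q^n$. An infinite elementary abelian group has finite subgroups of unbounded order, so the first claim follows.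

Let $B$ be an abelian $q$-subgroup. Its socle $\{b\in B:b^q=1\}$ has order $q^s$ with $s\le n$. An embedding of the socle in a product $Q$ of $s$ Pr\"ufer groups $C_{q^\infty}$ extends to $B$, because $Q$ is divisible, and the extension is injective, because a nontrivial kernel would meet the socle. The proper subgroups of $C_{q^\infty}$ are finite, so it satisfies the minimal condition, and this condition passes to extensions and subgroups.
\end{proof}

We recall two facts. First, the elements of finite order of a locally nilpotent group form a locally finite subgroup $T$, which is the restricted direct product of the subgroups $T_q$ of elements of $q$-power order ($q$ prime). Second, a \emph{Chernikov group} is a group with a normal subgroup $R$ of finite index that is a direct product of finitely many Pr\"ufer groups; as $R$ is divisible, it has no proper subgroup of finite index, so it is the smallest subgroup of finite index and is characteristic. The theorem of \v Sunkov and Kegel--Wehrfritz states that a locally finite group whose abelian subgroups satisfy the minimal condition is Chernikov.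

\begin{proof}[Proof of part (2)]
The last sentence of (2) was proved in Section~\ref{sub:unip}. Let $u(G)=1$. For each finitely generated $H\le G$, Lemma~\ref{lem:nilp}(b) applied to a linearization shows that $H'$ is finite. As $G'$ is the union of these $H'$, we have $G'\le T$.

If $q=\operatorname{char}F$ and $g^{q^k}=1$, then $(g-1)^{q^k}=0$, so $T_q\le u(G)=1$. If $q\ne\operatorname{char}F$, then $T_q$ is Chernikov by Lemma~\ref{lem:rank}; let $R_q$ be its smallest subgroup of finite index. For each $i$ the elements of $R_q$ of order dividing $q^i$ form a finite subgroup, characteristic in $T_q$ and so normal in $G$. By Lemma~\ref{lem:finite} each of these lies in $Z_\omega(G)$, so $R_q\le Z_\omega(G)$. The image of $T_q$ in $G/Z_\omega(G)$ is therefore a finite normal subgroup, and Lemma~\ref{lem:finite} gives $T_q\le Z_{\omega+m}(G)$ for some finite $m$ depending on $q$. Hence $T\le Z_{\omega2}(G)$. Since $G'\le T$, the quotient $G/Z_{\omega2}(G)$ is abelian, and $G=Z_{\omega2+1}(G)$.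
\end{proof}

\subsection{The quotient $G/u(G)$: part (1)}

Choose a chain $0=V_0<V_1<\dots<V_l=V$ of $G$-invariant $D$-subspaces that cannot be refined, so $l\le n$, and let $K$ be the kernel of the action of $G$ on $\overline V=\bigoplus_jV_j/V_{j-1}$. If $g\in K$, then $(g-1)V_j\subseteq V_{j-1}$, so $(g-1)^l=0$ and $K\le u(G)$. The group $G/K$ embeds in the group of $D$-automorphisms of $\overline V\cong D^n$ as a completely reducible locally nilpotent subgroup, so $u(G/K)=1$ by Section~\ref{sub:unip}. A unipotent $g\in G$ induces a unipotent map on $\overline V$, so $u(G)\le K$. Thus $G/u(G)=G/K$ is hypercentral by part (2). With Section~\ref{sub:unip} this proves part (1).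

\subsection{Perfect center: part (3)}

Part (1) does not control the action of $G$ on $u(G)$. Over a perfect field the Jordan decomposition takes place inside $M_n(D)$, and it embeds $G$ in a direct product, where this action becomes harmless.

Let $F$ be perfect and $g\in\mathrm{GL}_n(D)$. Call $g$ \emph{semisimple} if its minimal polynomial over $F$ has no repeated root in $\Omega$. For a linearization $\rho$ defined at $g$, the matrix $\rho(g)\in M_N(F)$ has the same minimal polynomial, so $g$ is semisimple if and only if $\rho(g)$ is diagonalizable over $\Omega$. By (L1) the Jordan parts of $\rho(g)$ lie in $\Omega[\rho(g)]$, and by uniqueness they are fixed by the group $\mathrm{Gal}(\Omega/F)$ acting on matrix entries. Since $F$ is perfect, $\Omega/F$ is Galois, with fixed field $F$. An $F$-basis of $F[\rho(g)]$ is an $\Omega$-basis of $\Omega[\rho(g)]$ fixed by the Galois group, so the coordinates of the Jordan parts lie in $F$. Hence $g=g_sg_u=g_ug_s$ with $g_s,g_u\in F[g]\subseteq M_n(D)$, where $g_s$ is semisimple and $g_u$ unipotent; both are invertible because $g$ is. These properties do not refer to $\rho$, so every linearization defined at $g$ maps $g_s,g_u$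 to the Jordan parts of the image of $g$.

For $g,h\in G$, apply Lemma~\ref{lem:nilp}(a) to a linearization of $\langle g,h\rangle$. It gives $(gh)_s=g_sh_s$ and $(gh)_u=g_uh_u$. So $g\mapsto g_s$ and $g\mapsto g_u$ are homomorphisms from $G$ onto locally nilpotent subgroups $G_s,G_u\le\mathrm{GL}_n(D)$. The elements of $G_s$ are semisimple, so $u(G_s)=1$, and $G_s$ is hypercentral by part (2). The group $G_u=u(G_u)$ is nilpotent by part (1). The homomorphism $g\mapsto(g_s,g_u)$ from $G$ to the hypercentral group $G_s\times G_u$ is injective, because $g=g_sg_u$. So $G$ is hypercentral.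

\begin{remark}
The counterexample shows what fails over an imperfect center. In the algebra of Section~\ref{sec:algebra}, $a_i^p=x_i^p=t_i\in F$, and $a_i\notin F$ since $a_i$ does not commute with $x_0$. The only eigenvalue of $d(a_i)$ in a linearization is $t_i^{1/p}$, so its semisimple part is the scalar $t_i^{1/p}$. This scalar is not in $F$: if $t_i=\tau^p$ with $\tau\in F$, then $(a_i-\tau)^p=0$ and $a_i=\tau$.
\end{remark}

\subsection{Extension to the perfect closure: part (4)}

The remark suggests adjoining the missing roots. Let $P=F^{p^{-\infty}}$, a perfect field. The price is that $D\otimes_FP$ need not be a division ring, and the bound $n$ is lost unless this ring is a matrix ring of finite size over a division ring; this is what the Artinian hypothesis provides.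

For a simple $F$-algebra with center $F$, of any dimension, the tensor product with an extension field $P$ is simple with center $P$. So $D\otimes_FP$ is simple with center $P$. If it is (left or right) Artinian, the Wedderburn--Artin theorem gives $D\otimes_FP\cong M_r(\Delta)$ with $\Delta$ a division algebra with center $P$. A finite subset of $D\otimes_FP$ lies in $D_0\otimes_FP$ for a finite-dimensional $F$-subalgebra $D_0$ of $D$, so it generates a finite-dimensional $P$-subalgebra. The same then holds in $\Delta$, embedded as the scalar matrices. Now
$$G\le\mathrm{GL}_n(D)\le\mathrm{GL}_n(D\otimes_FP)\cong\mathrm{GL}_{nr}(\Delta),$$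
and part (3) applies to $\Delta$. If $[D:F]<\infty$, then $D\otimes_FP$ is finite-dimensional over $P$, hence Artinian. This completes the proof of Theorem~\ref{thm:C}. \hfill$\square$

\section{Where the answer is positive}\label{sec:class}

\begin{proof}[Proof of Corollary~\ref{cor:D}]
(a) If $n=1$ or $q=0$, apply parts (2) and (3) of Theorem~\ref{thm:C}. If $n\ge2$ and $q>0$, Theorems~\ref{thm:A} and \ref{thm:B} give a counterexample.

(b) For finite $I_0\subseteq I$ the product $\bigotimes_{i\in I_0}D_i$ is a finite-dimensional central simple $F$-algebra, of degree the product of the degrees of the factors, and it is a division algebra because it lies in $D$. As $D$ is the directed union of these subalgebras, it is locally finite-dimensional with center $F$. If $\operatorname{char}F=0$, no $D_i$ has degree $\operatorname{char}F$, and Theorem~\ref{thm:C}(3) applies. Let $\operatorname{char}F=p>0$.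

\emph{Infinitely many $D_i$ have degree $p$.} Let $D_i$ have degree $p$, let $K\subseteq D_i$ be cyclic of degree $p$ over $F$, and let $\sigma$ generate its Galois group. The trace of $1$ is $p=0$, so the additive form of Hilbert's Theorem 90 gives $y\in K$ with $\sigma(y)=y+1$ (the Artin--Schreier generator). By the Skolem--Noether theorem there is $x\in D_i^*$ with $x\lambda x^{-1}=\sigma(\lambda)$ for $\lambda\in K$; thus $xy=(y+1)x$. Elements of different tensor factors commute. Choosing such a pair in each of a sequence of distinct factors of degree $p$ gives \eqref{eq:star}, and Theorem~\ref{thm:A} yields a locally nilpotent subgroup that is not hypercentral.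

\emph{Only finitely many $D_i$ have degree $p$.} Let $D''$ be their tensor product, of finite dimension over $F$, and $D'$ the tensor product of the others, so $D=D''\otimes_FD'$. Let $P=F^{p^{-\infty}}$. We show first that $D'\otimes_FP$ is a division ring. It is the directed union of the rings $B\otimes_FK$, where $B$ is a finite partial product of $D'$ and $K\subseteq P$ is finite over $F$. The degree of $B$ is a product of primes different from $p$, and $[K:F]$ is a power of $p$ because $K/F$ is purely inseparable. Write the central simple $K$-algebra $B\otimes_FK$ as $M_s(\Delta)$ with $\Delta$ a division algebra. Then $s$ divides the degree of $B$. Also $B\otimes_FK$ is the direct sum of $s$ isomorphic minimal left ideals, each a left vector space over the division ring $B$, so $s$ divides $\dim_B(B\otimes_FK)=[K:F]$. Hence $s=1$, each $B\otimes_FK$ is a division ring, and so is their union. Now $D\otimes_FP=D''\otimes_F(D'\otimes_FP)$ is a left vector space of finite dimension $[D'':F]$ over the division subring $D'\otimes_FP$, and its left ideals are subspaces. So it is Artinian, and Theorem~\ref{thm:C}(4) applies.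
\end{proof}

\begin{thebibliography}{1}

\bibitem{LN}
\emph{Locally nilpotent subgroups of $\mathrm{GL}_n(D)$}, Bulletin of the Australian Mathematical Society,
\texttt{https://\allowbreak homsy-staging.\allowbreak cambridgecore.org/\allowbreak core/\allowbreak journals/\allowbreak bulletin-of-the-\allowbreak australian-\allowbreak mathematical-\allowbreak society/\allowbreak article/\allowbreak locally-\allowbreak nilpotent-\allowbreak subgroups-\allowbreak of-mathrm-glnd/\allowbreak 3210363BB31C41062\allowbreak AEDAF5606CB5F42}

\end{thebibliography}
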